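\title{The smallest positive uniform Tur\'an density of $r$-graphs}

\begin{abstract}
The uniform Tur\'an density $\pi_u(F)$ of an $r$-uniform hypergraph $F$ is the density threshold above which every large $r$-graph that is dense on all linear-sized vertex sets contains $F$. We prove that for every $r\ge 3$ and every $r$-graph $F$ either $\pi_u(F)=0$ or $\pi_u(F)\ge\binom r2^{-\binom r2}$, which confirms a conjecture on the smallest positive value of $\pi_u$. The first case occurs exactly when the vertices of $F$ can be ordered so that any two edges with at least two common vertices give each common vertex the same rank; such $F$ appear with positive density. The proof passes to a random array indexed by the $r$-subsets of $\mathbb N$ and shows that the probability of seeing $F$ there does not change when vertices are split or reordered, until $F$ has become $r$-partite.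
\end{abstract}

\section{Introduction}\label{sec:intro}

Throughout, $r\ge3$ is an integer. An \emph{$r$-graph} $H$ consists of a finite nonempty vertex set $V(H)$ and a set $E(H)$ of $r$-element subsets of $V(H)$, its edges. We write $[n]=\{1,\dots,n\}$, $\binom Mr$ for the set of $r$-subsets of a set $M$, and $e(S)$ for the number of edges of $H$ contained in $S\subseteq V(H)$. A \emph{labeled copy} of an $r$-graph $F$ in $H$ is an injection $V(F)\to V(H)$ that maps edges to edges, and $H$ \emph{contains} $F$ if such an injection exists.

How dense must a large $r$-graph be to contain a fixed $F$? If only the total number of edges is prescribed, one can avoid many $F$ by partitioning the vertex set: the complete $r$-partite $r$-graph with $r$ equal parts has density about $r!/r^r$ and contains only $r$-partite $r$-graphs. Such a construction is very uneven, since each part is a linear-sized set without edges. The uniform Tur\'an density, introduced by Erd\H{o}s and S\'os, forbids this. Call an $n$-vertex $r$-graph $H$ \emph{$(\delta,d)$-dense} if $e(S)\ge d\binom{|S|}r$ for every $S\subseteq V(H)$ with $|S|\ge\delta n$. Then $\pi_u(F)$ is the infimum of all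 $d\in[0,1]$ with the following property:
\begin{equation}\label{eq:def}
\begin{array}{c}
\text{for every $\varepsilon>0$ there are $\delta>0$ and $n_0$ such that every $(\delta,d+\varepsilon)$-dense}\\
\text{$r$-graph on $n\ge n_0$ vertices contains $F$.}
\end{array}
\end{equation}
The value $d=1$ has this property vacuously, so $\pi_u(F)\in[0,1]$.

Since partitions of the vertices are useless now, the next thing to try is a partition of the pairs. Let $r=3$, and color each pair of $[n]$ independently and uniformly with one of the three colors $(1,2)$, $(1,3)$, $(2,3)$. Let $i<j<k$ form an edge if $ij$ has color $(1,2)$, $ik$ has color $(1,3)$ and $jk$ has color $(2,3)$. Every large vertex set has density close to $1/27$, and the color of a pair dictates the position of that pair in every edge containing it. For general $r$ a pair has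
\[
q=\binom r2
\]
possible positions in an edge, and the same construction has density
\[
\beta_r=q^{-q}.
\]
Biasing the colors does not help: if the color $(a,b)$ has probability $p_{ab}$, the density is $\prod p_{ab}\le q^{-q}$ by the inequality of arithmetic and geometric means. A rule that remembers the position of every pair is the most restrictive rule of this kind, so one may guess that an $r$-graph contained even in this construction cannot be avoided at any positive uniform density. It is stated in \cite{dimag} that for every $r\ge3$ there exist $r$-graphs $F$ with $\pi_u(F)=\beta_r$, and it is conjectured there that this is the smallest nonzero value: every $r$-graph $F$ with $\pi_u(F)>0$ satisfies $\pi_u(F)\ge\binom r2^{-\binom r2}$. We prove this conjecture, together with an exact description of the $r$-graphs of uniform Tur\'an density zero.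

Given a linear order on $V(F)$ and a vertex $v$ of an edge $e$, let $\mathrm{rk}_e(v)\in[r]$ be the \emph{rank} of $v$ in $e$, that is, the number of vertices of $e$ that are at most $v$.

\begin{definition}\label{def:coherent}
A linear order on $V(F)$ is \emph{coherent} if $\mathrm{rk}_e(v)=\mathrm{rk}_{e'}(v)$ whenever $e,e'\in E(F)$, $|e\cap e'|\ge2$ and $v\in e\cap e'$. The $r$-graph $F$ is \emph{coherent} if it has a coherent order.
\end{definition}

\begin{theorem}\label{thm:lower}
If the $r$-graph $F$ is not coherent, then $\pi_u(F)\ge\beta_r$.
\end{theorem}

\begin{theorem}\label{thm:zero}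
If the $r$-graph $F$ is coherent, then $\pi_u(F)=0$. Moreover, with $f=|V(F)|$, for every $d_0>0$ there are $\delta,c>0$ and $n_0$ such that every $(\delta,d_0)$-dense $r$-graph on $n\ge n_0$ vertices contains at least $cn^f$ labeled copies of $F$.
\end{theorem}

\begin{corollary}\label{cor:main}
For every $r\ge3$ and every $r$-graph $F$, we have $\pi_u(F)=0$ if and only if $F$ is coherent, and otherwise $\pi_u(F)\ge\binom r2^{-\binom r2}$. By the existence result quoted above from \cite{dimag}, $\binom r2^{-\binom r2}$ is exactly the smallest positive value of $\pi_u$.
\end{corollary}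

The corollary is immediate from the two theorems, because $\beta_r>0$. In particular, whether $\pi_u(F)=0$ can be decided by checking the finitely many orders of $V(F)$.

Theorem~\ref{thm:lower} is the random coloring above (Section~\ref{sec:lower}). The work lies in Theorem~\ref{thm:zero}. Section~\ref{sec:arrays} reduces it to two statements about random arrays of zeros and ones indexed by $\binom{\mathbb N}r$: a sequence of counterexamples yields an array in which $F$ appears with probability zero (proved in Section~\ref{sec:construction}), while in every such array a coherently ordered $F$ appears with positive probability (proved in Section~\ref{sec:positive}, which contains the main idea). Section~\ref{sec:families} extends the results to families of $r$-graphs.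

\section{Coherent orders and the lower bound}\label{sec:lower}

Call two vertices of an $r$-graph \emph{adjacent} if some edge contains both. An $r$-graph is \emph{$r$-partite} if its vertex set splits into $r$ parts such that every edge has one vertex in each part.

\begin{example}\label{ex:coherent}
We write $abc$ for the edge $\{a,b,c\}$.
\begin{itemize}
\item[(a)] If any two edges of $F$ share at most one vertex, then every order is coherent.
\item[(b)] If $F$ is $r$-partite, list the parts one after another. The rank of a vertex is then the number of its part, so the order is coherent.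
\item[(c)] Coherence depends on the order. For the edges $abc$ and $abd$ the order $a<b<c<d$ is coherent, while $a<c<b<d$ is not, since $b$ has ranks $3$ and $2$.
\item[(d)] The $3$-graph with edges $abc$, $abd$, $acd$ is not coherent. Any two of its edges share two vertices, so in a coherent order every vertex would have a single rank. Comparing $abc$ with $abd$ shows that $c$ and $d$ would have the same rank, which is impossible as both lie in $acd$.
\item[(e)] The complete $r$-graph on $[r+1]$ is not coherent. By symmetry it suffices to test the natural order; the edges $[r]$ and $[r+1]\setminus\{2\}$ share $1$ and $r$, and give $r$ the ranks $r$ and $r-1$.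
\item[(f)] Let $C_5^-$ be the $3$-graph on $[5]$ with edges $134$, $135$, $235$, $245$; these are four of the five cyclically consecutive triples of the cyclic sequence $4,1,3,5,2$. Only consecutive edges in this list share two vertices, namely $\{1,3\}$, $\{3,5\}$, $\{2,5\}$, with ranks $(1,2)$, $(2,3)$, $(1,3)$ in both edges. So the natural order is coherent. The vertices $1,3,4,5$ are pairwise adjacent, so $C_5^-$ is not $3$-partite.
\end{itemize}
\end{example}

Pairs are the right objects to color. A coloring of single vertices leaves a color class of linear size without edges. A coloring that records the positions of triples or larger sets only forces ranks to agree in edges that share three or more vertices, and this is implied by coherence.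

If $H$ has a coherent order and $\psi$ is a labeled copy of $F$ in $H$, then the order on $V(F)$ pulled back along $\psi$ is coherent, because $\psi$ preserves intersections of edges and ranks. So a coherent $r$-graph contains only coherent $r$-graphs, and Theorem~\ref{thm:lower} will follow from the existence of uniformly dense coherent $r$-graphs. We use McDiarmid's bounded differences inequality: if $Z$ is a function of independent random variables $\xi_1,\dots,\xi_K$ and changing $\xi_i$ alone changes $Z$ by at most $c_i$, then $\Pr[Z\le\mathbb EZ-t]\le\exp(-2t^2/\sum_ic_i^2)$ for $t>0$. We also use $\binom sr\ge(s/r)^r$ for $s\ge r$, which holds since $\frac{s-i}{r-i}\ge\frac sr$ for $0\le i<r$.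

\begin{proposition}\label{prop:construction}
For all $\varepsilon,\delta>0$ and all sufficiently large $n$ there is a coherent $(\delta,\beta_r-\varepsilon)$-dense $r$-graph on $n$ vertices.
\end{proposition}

\begin{proof}
Color the pairs of $[n]$ independently and uniformly with the $q$ colors $(a,b)$, $1\le a<b\le r$. Let $\{i_1<\dots<i_r\}$ be an edge of $H$ if and only if $\{i_a,i_b\}$ has color $(a,b)$ for all $a<b$. If $u<v$ lie in an edge $e$, then the color of $\{u,v\}$ is $(\mathrm{rk}_e(u),\mathrm{rk}_e(v))$. Hence two edges containing $u$ and $v$ give them the same ranks, and the natural order of $[n]$ is coherent for every outcome of the coloring.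

Let $n\ge r/\delta$ and fix $S\subseteq[n]$ with $s=|S|\ge\delta n$, so $s\ge r$. Each $r$-set is an edge with probability $q^{-q}$, so $\mathbb E\,e(S)=\beta_r\binom sr$. The number $e(S)$ depends on the colors of at most $s^2/2$ pairs, and each pair lies in at most $s^{r-2}$ $r$-subsets of $S$. McDiarmid's inequality gives
\[
\Pr\Big[e(S)<(\beta_r-\varepsilon)\binom sr\Big]\le\exp\Big(-\frac{2\varepsilon^2(s/r)^{2r}}{(s^2/2)\,s^{2r-4}}\Big)=\exp\big(-4\varepsilon^2r^{-2r}s^2\big).
\]
There are at most $2^n$ sets $S$, and $2^n\exp(-4\varepsilon^2r^{-2r}\delta^2n^2)<1$ for large $n$. So for large $n$ some outcome is $(\delta,\beta_r-\varepsilon)$-dense.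
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
Let $0\le d<\beta_r$ and $\varepsilon=(\beta_r-d)/2$, so that $d+\varepsilon=\beta_r-\varepsilon$. For every $\delta>0$, Proposition~\ref{prop:construction} gives arbitrarily large coherent $(\delta,d+\varepsilon)$-dense $r$-graphs, and none of them contains $F$. Thus \eqref{eq:def} fails for every $d<\beta_r$, and $\pi_u(F)\ge\beta_r$.
\end{proof}

\section{Reduction to random arrays}\label{sec:arrays}

A dense $r$-graph $H$ carries no order and no symmetry, while the hypothesis on $F$ is about an order. To bring the two together, choose disjoint linear-sized clusters $V_1,V_2,\dots$ in $H$, pick a uniformly random vertex $v_i\in V_i$ from each, and record for each $r$-set $e$ of indices whether $\{v_i:i\in e\}$ is an edge. The indices are ordered, and we look for copies of $F$ that respect this order. Ramsey's theorem makes the resulting random array nearly invariant under increasing maps of the indices, and a regularity lemma makes configurations that overlap in single vertices nearly independent. In the limit the errors vanish and there are infinitely many indices, which turns the estimates that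 we need into identities. The following definition lists what survives. For a random family $(X_e)$ and a finite family $\mathcal Q$ of $r$-sets of indices, put $X_{\mathcal Q}=\prod_{e\in\mathcal Q}X_e$.

\begin{definition}\label{def:array}
Let $\mu>0$ and let $m\ge r$ be an integer. A \emph{$(\mu,m)$-array} is a family $X=(X_e)_{e\in\binom{\mathbb N}r}$ of $\{0,1\}$-valued random variables with the following properties.
\begin{itemize}
\item[(P1)] If $M,M'\subseteq\mathbb N$ are finite of the same size and $\psi:M\to M'$ is the increasing bijection, then $(X_e)_{e\in\binom Mr}$ and $(X_{\psi(e)})_{e\in\binom Mr}$ have the same law.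
\item[(P2)] $\mathbb EX_e\ge\mu$ for all $e$.
\item[(P3)] If $M\subseteq\mathbb N$, $|M|\le m$, $\mathcal Q\subseteq\binom Mr$, and $\mathcal Q'$ is a finite family of $r$-sets with $|e'\cap M|\le1$ for all $e'\in\mathcal Q'$, then $\mathbb E[X_{\mathcal Q}X_{\mathcal Q'}]=\mathbb E[X_{\mathcal Q}]\,\mathbb E[X_{\mathcal Q'}]$.
\end{itemize}
\end{definition}

An \emph{ordered $r$-graph} is an $r$-graph $G$ with a linear order on $V(G)$. Given an array $X$, put
\[
p(G)=\Pr\big[X_{\varphi(e)}=1\ \text{ for all }e\in E(G)\big]=\mathbb E\prod_{e\in E(G)}X_{\varphi(e)},
\]
where $\varphi:V(G)\to\mathbb N$ is any increasing injection. By (P1), applied to the images of two such injections, $p(G)$ does not depend on $\varphi$. If $G$ is obtained from $G'$ by deleting edges and vertices and keeping the order, then $p(G)\ge p(G')$, with equality if only isolated vertices are deleted.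

\begin{example}\label{ex:colorarray}
Color the pairs of $\mathbb N$ as in the proof of Proposition~\ref{prop:construction}, and let $X_e=1$ if $e$ has the prescribed color pattern. This is a $(\beta_r,m)$-array for every $m$. For (P3), note that $X_{\mathcal Q}$ depends only on pairs inside $M$, while $X_{\mathcal Q'}$ depends only on pairs inside some $e'\in\mathcal Q'$, and these are not inside $M$. Here $p(G)=0$ if the order of $G$ is not coherent. If it is coherent, each adjacent pair is asked to have one specific color, so $p(G)=q^{-a}$, where $a$ is the number of adjacent pairs. For $r=3$ this gives $\mathbb E[X_{123}X_{124}]=3^{-5}$ and $\mathbb E[X_{123}X_{134}]=0$, whereas $\mathbb E[X_{123}]^2=3^{-6}$.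
\end{example}

The example shows the difficulty: nothing like (P3) holds for edges that share two vertices, so $p(F)$ cannot be computed edge by edge. Theorem~\ref{thm:zero} follows from the next two propositions. The first does not use coherence, and the second does not mention $H$.

\begin{proposition}\label{prop:exists}
Let $F$ be an $r$-graph on $[f]$ with the natural order, let $m\ge r$ and $d_0>0$. Suppose that for all $\delta,c>0$ and $n_0$ there is a $(\delta,d_0)$-dense $r$-graph on some $n\ge n_0$ vertices with fewer than $cn^f$ labeled copies of $F$. Then there is a $(d_0/2,m)$-array with $p(F)=0$.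
\end{proposition}

\begin{proposition}\label{prop:positive}
Let $F$ be an $r$-graph on $[f]$ whose natural order is coherent, and let $X$ be a $(\mu,m)$-array with $m=rf+2$. Then $p(F)\ge\mu^{f^r}$.
\end{proposition}

\begin{proof}[Proof of Theorem~\ref{thm:zero}]
Identify $V(F)$ with $[f]$ so that the natural order is coherent. If the counting statement failed for some $d_0>0$, then the hypothesis of Proposition~\ref{prop:exists} would hold, and with $m=rf+2$ we would get a $(d_0/2,m)$-array with $p(F)=0$. This contradicts Proposition~\ref{prop:positive}. Given $\varepsilon>0$, the counting statement with $d_0=\varepsilon$ shows that every large $(\delta,\varepsilon)$-dense $r$-graph contains $F$. So $d=0$ satisfies \eqref{eq:def}, and $\pi_u(F)=0$.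
\end{proof}

\section{Coherent $r$-graphs have positive probability}\label{sec:positive}

Fix a $(\mu,m)$-array $X$. When we \emph{place} vertices of an ordered $r$-graph in $\mathbb N$, we choose an increasing injection and identify each vertex with its image.

\subsection{Block-ordered $r$-graphs}

The easy case is the order of Example~\ref{ex:coherent}(b). An ordered $r$-graph $G$ is \emph{block-ordered of width $t$} if $V(G)=A_1\cup\dots\cup A_r$ with $A_1<A_2<\dots<A_r$, $|A_i|\le t$, and every edge has exactly one vertex in each $A_i$. Here convexity suffices, and (P3) is not needed.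

\begin{lemma}\label{lem:block}
If $G$ is block-ordered of width $t$, then $p(G)\ge\mu^{t^r}$.
\end{lemma}

\begin{proof}
For $0\le j\le r$ let $K_j$ be the complete $r$-partite $r$-graph whose parts are consecutive blocks, the first $j$ of size $t$ and the others of size $1$. Then $K_0$ is a single edge, so $p(K_0)\ge\mu$ by (P2), and $p(G)\ge p(K_r)$ because $G$ arises from $K_r$ by deleting edges and vertices. It remains to show $p(K_{j+1})\ge p(K_j)^t$ for $j<r$.

Place all blocks of $K_j$ except the $(j+1)$st, leaving an interval $J$ of $N$ free integers at its place. For $z\in J$ let $Y_z$ be the product of $X_e$ over the edges of $K_j$ with the $(j+1)$st block placed at $z$. Then $\mathbb EY_z=p(K_j)$. Every edge of $K_{j+1}$ has exactly one vertex in the $(j+1)$st block, so $\mathbb E[Y_{z_1}\cdots Y_{z_t}]=p(K_{j+1})$ for distinct $z_1,\dots,z_t\in J$. At most $\binom t2N^{t-1}$ of the $N^t$ tuples in $J^t$ have a repeated entry. By Jensen's inequality $(\mathbb EZ)^t\le\mathbb E[Z^t]$ for $Z\ge0$,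
\[
p(K_j)^t\le\mathbb E\Big[\Big(\frac1N\sum_{z\in J}Y_z\Big)^t\Big]=\frac1{N^t}\sum_{z_1,\dots,z_t\in J}\mathbb E[Y_{z_1}\cdots Y_{z_t}]\le p(K_{j+1})+\frac{t^2}N .
\]
Let $N\to\infty$.
\end{proof}

In a general coherent order a vertex may have different ranks in different edges. The plan is to split each vertex according to its rank and then to sort the new vertices by rank, and to show that $p$ is unchanged by both operations. Each time, two probabilities are compared through the following second-moment bound.

\begin{lemma}\label{lem:orth}
Let $Z,W_1,\dots,W_N$ be random variables with values in $[-1,1]$ such that $\mathbb E[W_iW_l]=0$ for $i\ne l$ and $\mathbb E[ZW_i]=\theta$ for all $i$. Then $\theta^2\le1/N$.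
\end{lemma}

\begin{proof}
Let $\overline W=\frac1N\sum_iW_i$. By the Cauchy--Schwarz inequality, $\theta^2=\mathbb E[Z\overline W]^2\le\mathbb E[\overline W^2]=N^{-2}\sum_i\mathbb E[W_i^2]\le1/N$.
\end{proof}

\subsection{The case of $C_5^-$}\label{sec:example}

On four vertices every coherent $3$-graph is $3$-partite: three edges form the $3$-graph of Example~\ref{ex:coherent}(d), and two edges $abc,abd$ have the parts $\{a\},\{b\},\{c,d\}$. So five vertices are needed to see anything new. Consider $C_5^-$ with edges $134,135,235,245$, and let $m\ge4$. Property (P3) does not factor $p(C_5^-)$: consecutive edges of the list share two vertices, so however the edges are divided into nonempty families $\mathcal Q$ and $\mathcal Q'$, some edge of $\mathcal Q'$ has two vertices in an edge of $\mathcal Q$.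

The vertices $1,2$ always have rank $1$, the vertex $3$ has rank $2$, and $5$ has rank $3$. Only the vertex $4$ has two ranks: $2$ in $245$ and $3$ in $134$. Split it into $x<y$, and let $G$ be the ordered $3$-graph on $1<2<3<x<y<5$ with edges $13y$, $135$, $235$, $2x5$. It is block-ordered with blocks $\{1,2\}$, $\{3,x\}$, $\{y,5\}$, so $p(G)\ge\mu^8$ by Lemma~\ref{lem:block}. We claim that $p(C_5^-)=p(G)$.

Place $1,2,3$ at $1,2,3$ and the vertex $5$ at $\omega=3N+4$, and let $J=\{4,\dots,3N+3\}$. For $z\in J$ put
\[
A_z=X_{\{2,z,\omega\}},\qquad B_z=X_{\{1,3,z\}},\qquad R=X_{\{1,3,\omega\}}X_{\{2,3,\omega\}} .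
\]
Then $p(C_5^-)=\mathbb E[RA_sB_s]$ for $s\in J$ and $p(G)=\mathbb E[RA_tB_{t'}]$ for $t<t'$ in $J$. The factor $R$ shares two vertices with each of $A_z$ and $B_z$, so we have no control over its correlation with them; Lemma~\ref{lem:orth} removes it. Divide $J$ into $N$ triples $s_i,t_i,t_i'$ with $t_i<t_i'$ and put $W_i=A_{s_i}B_{s_i}-A_{t_i}B_{t_i'}$, so that $\mathbb E[RW_i]=p(C_5^-)-p(G)$ for every $i$. For $i\ne l$,
\begin{equation}\label{eq:expand}
\begin{split}
W_iW_l={}&A_{s_i}A_{s_l}B_{s_i}B_{s_l}-A_{s_i}A_{t_l}B_{s_i}B_{t_l'}\\
&-A_{t_i}A_{s_l}B_{t_i'}B_{s_l}+A_{t_i}A_{t_l}B_{t_i'}B_{t_l'} .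
\end{split}
\end{equation}
Each term has the form $A_aA_{a'}B_bB_{b'}$ with $a\ne a'$ and $b\ne b'$. The edges in $A_aA_{a'}$ lie in $M=\{2,\omega,a,a'\}$, and the edge $\{1,3,b\}$ meets $M$ at most in $b$. So (P3) gives $\mathbb E[A_aA_{a'}B_bB_{b'}]=\mathbb E[A_aA_{a'}]\,\mathbb E[B_bB_{b'}]$, whether or not $b$ or $b'$ coincides with $a$ or $a'$. By (P1) the two factors do not depend on the choice of $a\ne a'$ and $b\ne b'$ in $J$. The four terms have equal expectation and cancel, so Lemma~\ref{lem:orth} gives $(p(C_5^-)-p(G))^2\le1/N$ for every $N$. Hence $p(C_5^-)=p(G)\ge\mu^8$.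

What made this work is that the neighbors $2,5$ of $x$ are different from the neighbors $1,3$ of $y$. We shall see that this is exactly what coherence provides.

\subsection{Reordering and merging}\label{sec:moves}

Let $\Gamma(x)$ be the set of vertices adjacent to $x$. The following setting is used in both lemmas below. Let $G$ be an ordered $r$-graph, and let $x,y$ be non-adjacent vertices such that $x$ immediately precedes $y$. Given $N$, place $V(G)\setminus\{x,y\}$ in $\mathbb N$ so that an interval $J$ of $3N$ integers lies above all vertices that precede $x$ and below all vertices that follow $y$. For $z\in J$ let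
\[
A_z=\prod_{e\ni x}X_{(e\setminus\{x\})\cup\{z\}},\qquad B_z=\prod_{e\ni y}X_{(e\setminus\{y\})\cup\{z\}},\qquad R=\prod_{e\cap\{x,y\}=\emptyset}X_e,
\]
where $e$ runs over $E(G)$. As no edge contains both $x$ and $y$, every edge occurs in exactly one of the three products, and $\Gamma(x)$, $\Gamma(y)$ are placed outside $J$. Consequently
\begin{equation}\label{eq:pG}
\mathbb E[RA_zB_{z'}]=p(G)\qquad\text{for }z<z'\text{ in }J .
\end{equation}
The product $A_zA_{z'}$ is symmetric in $z,z'$, and all pairs $z<z'$ in $J$ have the same position relative to the placed vertices. So by (P1) there are constants $c_A,c_B$ with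
\begin{equation}\label{eq:const}
\mathbb E[A_zA_{z'}]=c_A,\qquad\mathbb E[B_zB_{z'}]=c_B\qquad\text{for all }z\ne z'\text{ in }J .
\end{equation}

\begin{lemma}[reordering]\label{lem:swap}
Let $G$ and $G^*$ be the same $r$-graph with two linear orders that agree on every pair of adjacent vertices. Then $p(G)=p(G^*)$.
\end{lemma}

\begin{proof}
First suppose that $G^*$ arises from $G$ by exchanging two consecutive non-adjacent vertices $x,y$, with $x$ first in $G$. In the setting above choose $z_0\in J$ and distinct $s_1,\dots,s_N<z_0<t_1,\dots,t_N$ in $J$; this is possible as $3N\ge2N+1$. Put $W_i=A_{s_i}-A_{t_i}$ and $Z=RB_{z_0}$. Then $\mathbb E[ZA_{s_i}]=p(G)$ by \eqref{eq:pG}, and $\mathbb E[ZA_{t_i}]=p(G^*)$ because now $y$ is placed before $x$. For $i\ne l$, \eqref{eq:const} gives $\mathbb E[W_iW_l]=c_A-c_A-c_A+c_A=0$. By Lemma~\ref{lem:orth}, $(p(G)-p(G^*))^2\le1/N$ for every $N$.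

In general we use induction on the number of pairs on which the two orders disagree. If the orders are different, they disagree on two vertices $x,y$ that are consecutive in $G$, since otherwise they would coincide by transitivity. These vertices are non-adjacent by hypothesis. Exchanging them preserves $p$, removes $\{x,y\}$ from the set of pairs with disagreement and leaves all other pairs as they were.
\end{proof}

\begin{lemma}[merging]\label{lem:merge}
Let $x,y$ be non-adjacent vertices of an ordered $r$-graph $G$ such that $x$ immediately precedes $y$, $\Gamma(x)\cap\Gamma(y)=\emptyset$ and $|\Gamma(x)|+2\le m$. Let $G^*$ arise from $G$ by identifying $x$ and $y$ to one vertex, kept at their place in the order. Then $p(G)=p(G^*)$.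
\end{lemma}

\begin{proof}
Since $x$ and $y$ are non-adjacent, $G^*$ is an $r$-graph and $\mathbb E[RA_sB_s]=p(G^*)$ for $s\in J$. Divide $J$ into $N$ triples $s_i,t_i,t_i'$ with $t_i<t_i'$ and put $W_i=A_{s_i}B_{s_i}-A_{t_i}B_{t_i'}$. By \eqref{eq:pG}, $\mathbb E[RW_i]=p(G^*)-p(G)$. For $i\ne l$ expand $W_iW_l$ as in \eqref{eq:expand} and consider a term $A_aA_{a'}B_bB_{b'}$, where $a\ne a'$ and $b\ne b'$. Let $M=\Gamma(x)\cup\{a,a'\}$, so $|M|\le m$, let $\mathcal Q\subseteq\binom Mr$ be the family of $r$-sets occurring in $A_aA_{a'}$, and let $\mathcal Q'$ be the family of those occurring in $B_bB_{b'}$. A member of $\mathcal Q'$ consists of $r-1$ elements of $\Gamma(y)$ and one of $b,b'$. As $\Gamma(y)$ is disjoint from $\Gamma(x)$ and from $J$, it is disjoint from $M$, so the member meets $M$ in at most one element. By (P3) and \eqref{eq:const}, each of the four terms has expectation $c_Ac_B$, and $\mathbb E[W_iW_l]=0$. Lemma~\ref{lem:orth} with $Z=R$ gives $(p(G^*)-p(G))^2\le1/N$ for every $N$.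
\end{proof}

\begin{remark}\label{rem:needed}
The array of Example~\ref{ex:colorarray} with $r=3$ shows that the main hypotheses cannot be dropped. The two orders in Example~\ref{ex:coherent}(c) differ only on the adjacent pair $b,c$, and they give $p=3^{-5}$ and $p=0$. For merging, take the edges $1x3$ and $12y$ in the order $1<2<x<y<3$. Then $p=3^{-6}$, the vertex $1$ is a common neighbor of $x$ and $y$, and after merging $x,y$ to $z$ the edges $1z3$ and $12z$ give $z$ the ranks $2$ and $3$, so $p=0$.
\end{remark}

\subsection{Proof of Proposition~\ref{prop:positive}}

We split every vertex of $F$ into $r$ copies, one for each rank. Let $F'$ be the $r$-graph on $[f]\times[r]$ with an edge $\{(w,\mathrm{rk}_e(w)):w\in e\}$ for every $e\in E(F)$, ordered lexicographically: $(u,a)$ precedes $(v,b)$ if $u<v$, or $u=v$ and $a<b$. The set $\{u\}\times[r]$ is the \emph{fiber} of $u$; it is an interval of this order.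

\emph{Step 1: $p(F)=p(F')$.} Let $\Pi$ be a partition of $[f]\times[r]$ into intervals of the lexicographic order, each contained in a fiber. Let $F_\Pi$ be the ordered $r$-graph whose vertices are the classes of $\Pi$, in the induced order, with an edge $e_\Pi$ for every $e\in E(F)$, consisting of the classes of the elements $(w,\mathrm{rk}_e(w))$, $w\in e$. The partition into singletons gives $F'$, and the partition into fibers gives $F$ with its natural order. We pass from the first to the second by repeatedly uniting two consecutive classes $x,y$ inside one fiber, say that of $u$. This identifies the vertices $x$ and $y$ of $F_\Pi$, and we check the hypotheses of Lemma~\ref{lem:merge}.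

An edge $e_\Pi$ has exactly one vertex in the fiber of each $w\in e$ and none elsewhere. So two classes in the same fiber are never adjacent; in particular $x$ and $y$ are not. Suppose that a class $z$ is adjacent to both $x$ and $y$, and let $z$ lie in the fiber of $w$. Then $w\ne u$, and there are edges $e_1,e_2$ of $F$, both containing $u$ and $w$, with $(u,\mathrm{rk}_{e_1}(u))\in x$ and $(u,\mathrm{rk}_{e_2}(u))\in y$. Coherence gives $\mathrm{rk}_{e_1}(u)=\mathrm{rk}_{e_2}(u)$, which is impossible since $x$ and $y$ are disjoint. Hence $\Gamma(x)\cap\Gamma(y)=\emptyset$; this is the only use of coherence in the proof of Theorem~\ref{thm:zero}. Finally $|\Gamma(x)|+2\le rf+2=m$. So $p$ is preserved at each step.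

\emph{Step 2: sorting by rank.} In $C_5^-$ the split graph was already block-ordered, but in general it is not: for the edges $123$ and $345$ the vertex $(2,2)$ precedes $(3,1)$. Let $F''$ be $F'$ with the order in which $(u,a)$ precedes $(v,b)$ if $a<b$, or $a=b$ and $u<v$. If $(u,a)$ and $(v,b)$ are adjacent, then $a$ and $b$ are the ranks of $u\ne v$ in a common edge of $F$, so $a\neq b$, and $a<b$ if and only if $u<v$. Thus the two orders agree on adjacent pairs, and $p(F')=p(F'')$ by Lemma~\ref{lem:swap}. Now $F''$ is block-ordered of width $f$ with blocks $[f]\times\{a\}$, $a\in[r]$, so Lemma~\ref{lem:block} gives $p(F)=p(F')=p(F'')\ge\mu^{f^r}$. \qed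

\section{Construction of the array}\label{sec:construction}

We prove Proposition~\ref{prop:exists}. Property (P3) comes from regularity and (P1) from Ramsey's theorem, and both can be arranged in any $r$-graph; the density hypothesis enters only through (P2). We use Ramsey's theorem for hypergraphs: for all $j,\kappa,a$ there is $N$ such that every coloring of the $j$-subsets of an $N$-set with $\kappa$ colors has an $a$-subset all of whose $j$-subsets have the same color.

\subsection{A weak regularity lemma}

If the vertices outside $M$ are fixed, an edge that meets $M$ in one index $j$ only restricts $v_j$ to a subset of its cluster. So (P3) asks that the average of the whole product $X_{\mathcal Q}$ be insensitive to such restrictions. We therefore regularize functions of $m$ variables, not just the indicator function of the edges, and test them against product sets.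

Let $V$ be a finite set, $|V|=n$, and $g:V^m\to[0,1]$. For nonempty $P_1,\dots,P_m\subseteq V$ let $\bar g$ be the average of $g$ on $P_1\times\dots\times P_m$. The tuple $(P_1,\dots,P_m)$ is \emph{$\varepsilon$-regular for $g$} if for all $U_j\subseteq P_j$
\[
\Big|\sum_{v\in U_1\times\dots\times U_m}\big(g(v)-\bar g\big)\Big|\le\varepsilon\prod_{j=1}^m|P_j| .
\]

\begin{lemma}\label{lem:reg}
For all $m,Q,t_0\in\mathbb N$ and $\varepsilon>0$ there is $T$ such that the following holds. For every finite set $V$, all $g_1,\dots,g_Q:V^m\to[0,1]$ and every partition $\mathcal P_0$ of $V$ into at most $t_0$ parts, there is a refinement $\mathcal P$ of $\mathcal P_0$ with at most $T$ parts such that a random tuple $(P_1,\dots,P_m)\in\mathcal P^m$, chosen with probability $\prod_j|P_j|/n^m$, is $\varepsilon$-regular for all $g_i$ with probability at least $1-\varepsilon$.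
\end{lemma}

\begin{proof}
Put the uniform measure on $V^m$. For a partition $\mathcal P$ of $V$ into nonempty parts, the sets $P_1\times\dots\times P_m$ with $P_j\in\mathcal P$ are its \emph{cells}, and $g^{\mathcal P}$ is the function that equals on each cell the average of $g$ on that cell. Let $\mathcal E(\mathcal P)=\sum_i\mathbb E[(g_i^{\mathcal P})^2]\in[0,Q]$. If $\mathcal P'$ refines $\mathcal P$, then $h_i=g_i^{\mathcal P'}-g_i^{\mathcal P}$ has average zero on each cell of $\mathcal P$, so it is orthogonal to $g_i^{\mathcal P}$, and
\begin{equation}\label{eq:pyth}
\mathcal E(\mathcal P')=\mathcal E(\mathcal P)+\sum_i\mathbb E[h_i^2] .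
\end{equation}

Suppose that $\mathcal P$ does not have the required property. Then the cells of the tuples $\vec P$ that are irregular for some $g_i$ have total measure more than $\varepsilon$. For each such $\vec P$ choose an index $i=i(\vec P)$ and sets $U_j(\vec P)\subseteq P_j$ that violate regularity. Let $\mathcal P'$ be obtained by splitting each part $P\in\mathcal P$ according to membership in all sets $U_j(\vec P)$ with $P_j=P$. There are at most $m|\mathcal P|^{m-1}$ such sets for each $P$, so $|\mathcal P'|\le|\mathcal P|\,2^{m|\mathcal P|^{m-1}}$. Fix an irregular $\vec P$ with cell $D$, and let $i=i(\vec P)$ and $U=\prod_jU_j(\vec P)$. As $U$ is a union of cells of $\mathcal P'$, the sums of $g_i^{\mathcal P'}$ and of $g_i$ over $U$ are equal, so $|\sum_{v\in U}h_i(v)|>\varepsilon|D|$. By the Cauchy--Schwarz inequality, $\sum_{v\in D}h_i(v)^2\ge|D|^{-1}(\sum_{v\in U}h_i(v))^2>\varepsilon^2|D|$. Summing over the irregular tuples, \eqref{eq:pyth} gives $\mathcal E(\mathcal P')>\mathcal E(\mathcal P)+\varepsilon^3$. Starting from $\mathcal P_0$, we can refine in this way at most $Q/\varepsilon^3$ times, and the number of parts stays bounded in terms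 of $m,Q,t_0,\varepsilon$.
\end{proof}

\subsection{Choosing the clusters}

From now on $F,f,m,d_0$ are as in Proposition~\ref{prop:exists}, and $\mu=d_0/2$. For disjoint nonempty vertex sets $V_i$, $i\in I$, with $|I|=r$, their \emph{density} is the proportion of tuples in $\prod_{i\in I}V_i$ that form an edge.

The obstacle to (P2) is that the hypothesis bounds the number of edges inside one set $S$, and says nothing directly about the density between $r$ given clusters. It does apply to a union of many clusters of equal size, in which almost all $r$-sets have their vertices in different clusters. So among many clusters not all $r$-tuples can be sparse, and Ramsey's theorem then yields many clusters of which all $r$-tuples are dense.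

\begin{lemma}\label{lem:clusters}
For each $k\ge m$ there are an $r$-graph $H$ and disjoint nonempty sets $V_1,\dots,V_k\subseteq V(H)$ such that, for independent uniform $v_i\in V_i$ and $X^{(k)}_e=1[\{v_i:i\in e\}\in E(H)]$, $e\in\binom{[k]}r$, the following hold.
\begin{itemize}
\item[(i)] $\mathbb EX^{(k)}_e\ge\mu$ for all $e$.
\item[(ii)] For all $i_1<\dots<i_m$ in $[k]$ and all $\mathcal Q\subseteq\binom{[m]}r$, the tuple $(V_{i_1},\dots,V_{i_m})$ is $\frac1k$-regular for $g_{\mathcal Q}(x_1,\dots,x_m)=\prod_{e\in\mathcal Q}1[\{x_j:j\in e\}\in E(H)]$.
\item[(iii)] For every increasing $\varphi:[f]\to[k]$, $\Pr[X^{(k)}_{\varphi(e)}=1\text{ for all }e\in E(F)]\le1/k$.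
\end{itemize}
\end{lemma}

\begin{proof}
Choose an integer $L\ge r$ with $L>2r^r/d_0$. By Ramsey's theorem there is $N\ge k$ such that every red/blue coloring of $\binom{[N]}r$ has a $k$-set with all $r$-subsets red or an $L$-set with all $r$-subsets blue. Let $t_0=4N^2$ and $\varepsilon=\min\{\frac1k,\frac1{4N^m}\}$, let $T$ be given by Lemma~\ref{lem:reg} for $m$, $Q=2^{\binom mr}$, $t_0$, $\varepsilon$, and put $\delta=\frac1{4NT}$, $c=\delta^f/k$ and $n_0=t_0$. Let $H$ be a $(\delta,d_0)$-dense $r$-graph on $n\ge n_0$ vertices with fewer than $cn^f$ labeled copies of $F$. Let $\mathcal P_0$ be a partition of $V(H)$ into $t_0$ parts of size at most $\lceil n/t_0\rceil\le2n/t_0$, and let $\mathcal P$ be the refinement given by Lemma~\ref{lem:reg} for the functions $g_{\mathcal Q}$.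

Let $y_1,\dots,y_N\in V(H)$ be independent and uniform, and let $V_i$ be the part of $\mathcal P$ containing $y_i$. Three bad events are to be avoided. If $V_i=V_j$, then $y_i,y_j$ lie in the same part of $\mathcal P_0$, so two of the $V_i$ coincide with probability at most $\binom N2\frac2{t_0}\le\frac14$. The parts of size less than $\delta n$ cover at most $T\delta n$ vertices, so some $|V_i|<\delta n$ with probability at most $NT\delta=\frac14$. For $i_1<\dots<i_m$ the tuple $(V_{i_1},\dots,V_{i_m})$ has the distribution of Lemma~\ref{lem:reg}, so some such tuple is $\varepsilon$-irregular for some $g_{\mathcal Q}$ with probability at most $N^m\varepsilon\le\frac14$. Fix an outcome in which none of the three events occurs.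

Color $I\in\binom{[N]}r$ red if the density of the sets $V_i$, $i\in I$, is at least $\mu$, and blue otherwise. Suppose that all $r$-subsets of an $L$-set $\Lambda\subseteq[N]$ are blue. Let $u=\min_{i\in\Lambda}|V_i|\ge\delta n$, and choose independent uniformly random $u$-subsets $U_i\subseteq V_i$, $i\in\Lambda$. Call an $r$-subset of $S=\bigcup_{i\in\Lambda}U_i$ \emph{transversal} if it has at most one vertex in each $U_i$. For $I\in\binom\Lambda r$, each tuple of $\prod_{i\in I}V_i$ lies in $\prod_{i\in I}U_i$ with probability $u^r/\prod_{i\in I}|V_i|$, so the expected number of edges with one vertex in each $U_i$, $i\in I$, is less than $\mu u^r$. Fix a choice with at most $\mu\binom Lru^r$ transversal edges. There are $\binom Lru^r\le\binom{Lu}r$ transversal $r$-sets, and at most $L\binom u2(Lu)^{r-2}\le L^{r-1}u^r$ other $r$-subsets of $S$. Since $|S|=Lu\ge\delta n$,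
\[
d_0\binom Lru^r\le d_0\binom{Lu}r\le e(S)\le\frac{d_0}2\binom Lru^r+L^{r-1}u^r .
\]
Hence $\frac{d_0}2(L/r)^r\le L^{r-1}$, that is $L\le2r^r/d_0$, contrary to the choice of $L$.

So there is a $k$-set with all $r$-subsets red. Keep the corresponding sets $V_i$ and renumber them $V_1,\dots,V_k$ in their order. Then (i) and (ii) hold. For (iii), the sets $V_{\varphi(1)},\dots,V_{\varphi(f)}$ are disjoint, so each choice of $(v_{\varphi(1)},\dots,v_{\varphi(f)})$ for which the event occurs is a labeled copy of $F$. The probability is therefore at most $cn^f/(\delta n)^f=1/k$.
\end{proof}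

\begin{lemma}\label{lem:indep}
In the situation of Lemma~\ref{lem:clusters}, let $M\subseteq[k]$, $|M|\le m$, $\mathcal Q\subseteq\binom Mr$, and let $\mathcal Q'\subseteq\binom{[k]}r$ satisfy $|e'\cap M|\le1$ for all $e'\in\mathcal Q'$. Then
\[
\big|\mathbb E[X^{(k)}_{\mathcal Q}X^{(k)}_{\mathcal Q'}]-\mathbb E[X^{(k)}_{\mathcal Q}]\,\mathbb E[X^{(k)}_{\mathcal Q'}]\big|\le1/k .
\]
\end{lemma}

\begin{proof}
We omit the superscript $(k)$. Extend $M$ to an $m$-subset of $[k]$ and apply (ii) to it, with $\mathcal Q$ transferred to $[m]$ by the increasing bijection and with the full sets $V_j$ as test sets for the added indices. The average of the function in (ii) is $\mathbb EX_{\mathcal Q}$, so dividing by the product of the cluster sizes gives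
\begin{equation}\label{eq:test}
\Big|\mathbb E\Big[(X_{\mathcal Q}-\mathbb EX_{\mathcal Q})\prod_{j\in M}1[v_j\in U_j]\Big]\Big|\le\frac1k\qquad\text{for all }U_j\subseteq V_j,\ j\in M .
\end{equation}
Fix the values of $v_i$ for all $i\notin M$. Then $X_{e'}$ is a constant if $e'\cap M=\emptyset$, and a $\{0,1\}$-valued function of $v_j$ if $e'\cap M=\{j\}$. Collecting the factors, $X_{\mathcal Q'}=\kappa\prod_{j\in M}1[v_j\in U_j]$ with $\kappa\in\{0,1\}$ and $U_j\subseteq V_j$ depending only on the fixed values. The vertices $v_j$, $j\in M$, are independent of the fixed ones, and $X_{\mathcal Q}$ depends only on them. So by \eqref{eq:test} the conditional expectation of $(X_{\mathcal Q}-\mathbb EX_{\mathcal Q})X_{\mathcal Q'}$ has absolute value at most $1/k$, and averaging over the fixed values proves the lemma.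
\end{proof}

\subsection{Passing to the limit}

\begin{proof}[Proof of Proposition~\ref{prop:exists}]
For an array $Y$ and a set $M$ of $j\ge r$ indices, let $\lambda_Y(M)$ be the law of $(Y_{\psi(e)})_{e\in\binom{[j]}r}$, where $\psi:[j]\to M$ is the increasing bijection. It is a probability vector with $D_j=2^{\binom jr}$ coordinates.

\emph{Approximate invariance.} Fix $\ell\ge m$. Put $a_\ell=\ell$, and for $j=\ell,\ell-1,\dots,r$ let $a_{j-1}\ge a_j$ be such that every coloring of the $j$-subsets of an $a_{j-1}$-set with $(\ell+1)^{D_j}$ colors has a monochromatic $a_j$-subset. Let $k=a_{r-1}\ge\ell$ and take $X^{(k)}$ from Lemma~\ref{lem:clusters}. Color each $M\subseteq[k]$ with $r\le|M|\le\ell$ by the vector $\lambda_{X^{(k)}}(M)$ with its coordinates rounded down to multiples of $1/\ell$. We obtain successively sets $[k]\supseteq I_r\supseteq I_{r+1}\supseteq\dots\supseteq I_\ell$ with $|I_j|=a_j$ such that all $j$-subsets of $I_j$ have the same color. Let $\psi_\ell:[\ell]\to I_\ell$ be the increasing bijection and $Y^{(\ell)}_e=X^{(k)}_{\psi_\ell(e)}$ for $e\in\binom{[\ell]}r$. Then for $M,M'\subseteq[\ell]$ with $|M|=|M'|\ge r$ the vectors $\lambda_{Y^{(\ell)}}(M)$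 and $\lambda_{Y^{(\ell)}}(M')$ differ by at most $1/\ell$ in every coordinate. As $\psi_\ell$ is increasing and $1/k\le1/\ell$, the array $Y^{(\ell)}$ satisfies (i), (iii) and Lemma~\ref{lem:indep} on $[\ell]$ with error $1/\ell$.

\emph{The limit.} For each $j\ge r$ the vectors $\lambda_{Y^{(\ell)}}([j])$, $\ell\ge\max\{j,m\}$, lie in a compact set. By a diagonal argument there is a sequence of $\ell\to\infty$ along which they converge for every $j$, to a probability vector $\lambda_j$. The marginal of $\lambda_{j+1}$ on $\binom{[j]}r$ is $\lambda_j$, since this relation holds for each $\ell$. Kolmogorov's extension theorem states that laws on the finite sets $\{0,1\}^{\binom{[j]}r}$ that are consistent in this sense are the marginals of one random family $X=(X_e)_{e\in\binom{\mathbb N}r}$. The probability of any event that depends on finitely many coordinates of $X$ is the limit of the corresponding probabilities for $Y^{(\ell)}$. Each of (P1), (P2), (P3) and $p(F)=0$ compares finitely many such probabilities, and the comparison holds for $Y^{(\ell)}$ up to $1/\ell$ as soon as $[\ell]$ contains all indices involved: (P1) by approximate invariance (for $|M|<r$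 there is nothing to prove), (P2) by (i), (P3) by Lemma~\ref{lem:indep}, and $p(F)=0$ by (iii). Letting $\ell\to\infty$ completes the proof.
\end{proof}

\section{Families of $r$-graphs}\label{sec:families}

For a nonempty, finite or infinite, family $\mathcal F$ of $r$-graphs, define $\pi_u(\mathcal F)$ like $\pi_u(F)$, with ``contains $F$'' in \eqref{eq:def} replaced by ``contains some member of $\mathcal F$''. The $r$-graphs of Proposition~\ref{prop:construction} avoid all non-coherent $r$-graphs at once, so the dichotomy extends to families.

\begin{theorem}\label{thm:family}
Let $r\ge3$ and let $\mathcal F$ be a nonempty family of $r$-graphs.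
\begin{itemize}
\item[(a)] $\pi_u(\mathcal F)=0$ if and only if some $F\in\mathcal F$ is coherent. In that case, for every $d_0>0$ there are $\delta,c>0$ and $n_0$ such that every $(\delta,d_0)$-dense $r$-graph on $n\ge n_0$ vertices contains at least $cn^{|V(F)|}$ labeled copies of that $F$.
\item[(b)] Otherwise $\pi_u(\mathcal F)\ge\binom r2^{-\binom r2}$, and this constant is best possible, already for single $r$-graphs.
\end{itemize}
\end{theorem}

\begin{proof}
Let $F\in\mathcal F$ be coherent. An $r$-graph containing $F$ contains a member of $\mathcal F$, so $\pi_u(\mathcal F)\le\pi_u(F)$, and Theorem~\ref{thm:zero} gives $\pi_u(F)=0$ and the counting statement. If no member of $\mathcal F$ is coherent, then coherent $r$-graphs contain no member of $\mathcal F$, and the proof of Theorem~\ref{thm:lower} applies word for word to give $\pi_u(\mathcal F)\ge\beta_r>0$. The constant is best possible by the existence of $r$-graphs $F$ with $\pi_u(F)=\beta_r$, stated in \cite{dimag}.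
\end{proof}

Thus no single $r$-graph and no family of $r$-graphs has uniform Tur\'an density in the open interval $\big(0,\binom r2^{-\binom r2}\big)$.

\begin{thebibliography}{1}

\bibitem{dimag}
``PRODID:-//Discrete Mathematics Group - ECPv6.15.20//NONSGML V1.0//EN'',
\texttt{https://dimag.ibs.re.kr/\allowbreak events/\allowbreak list/\allowbreak page/\allowbreak 2/\allowbreak ?eventDisplay=past\allowbreak\&ical=1\allowbreak\&tribe-bar-date=2024-09-05}.

\end{thebibliography}
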